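\title{Factoring operators through asymptotic $\ell_p$ spaces}

\begin{abstract}
Let $1<p<\infty$, let $X$ be a separable reflexive Banach space with an asymptotic lower-$\ell_p$-tree estimate, and let $T:X\to Y$ be an operator with an asymptotic upper-$\ell_p$-tree estimate. We show that $T$ need not factor through a subspace of a reflexive space with an asymptotic $\ell_p$ finite-dimensional decomposition. For every $1<r<p$ there is a counterexample with $X=\ell_r$ and with $Y$ reflexive with a $1$-unconditional basis. The obstruction is that an asymptotic upper estimate in a space can be applied to its own output, while the hypothesis on $T$ cannot. We then show that this is the only obstruction: $T$ factors if and only if it satisfies the upper estimate in an iterated, Tsirelson-type form.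
\end{abstract}

\section{The question and the results}\label{sec:intro}

Throughout, $1<p<\infty$ and $q$ is the conjugate exponent, $\frac1p+\frac1q=1$. Banach spaces are real or complex, operators are bounded and linear, and $S_X$, $B_X$ denote the unit sphere and the closed unit ball of $X$. We write $c_{00}$ for the finitely supported scalar sequences, $(e_j)$ for the unit vectors, and $\|a\|_u$ for the $\ell_u$ norm. An \emph{interval} is a finite nonempty set of consecutive positive integers. For finite nonempty sets $E,F\subset\mathbb N$, $E<F$ means $\max E<\min F$, and $n\le E$ means $n\le\min E$.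

\subsection{Asymptotic estimates}

A \emph{weakly null tree of height $n$} in $X$ is a family $(x_\alpha)$ of vectors of $X$, indexed by the sequences $\alpha=(m_1<\dots<m_k)$ of positive integers with $1\le k\le n$, such that for every such $\alpha$ of length $k<n$, and for $\alpha=\emptyset$ (which carries no vector; $\max\emptyset=0$), the successors $(x_{(\alpha,m)})_{m>\max\alpha}$ form a weakly null sequence. Here $(\alpha,m)$ is $\alpha$ extended by $m$. A \emph{branch} is a sequence $(x_{(m_1)},x_{(m_1,m_2)},\dots,x_{(m_1,\dots,m_n)})$ with $m_1<\dots<m_n$. An \emph{infinite weakly null tree} is defined in the same way with no bound on $k$; its branches are given by infinite sequences $m_1<m_2<\cdots$.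

The space $X$ satisfies an \emph{asymptotic lower-$\ell_p$-tree estimate} if there is $C>0$ such that for every $n$, every weakly null tree of height $n$ in $S_X$ has a branch $(x_i)_{i=1}^n$ with $\|\sum a_ix_i\|\ge C^{-1}\|a\|_p$ for all scalars $a_1,\dots,a_n$. An operator $T:X\to Y$ satisfies an \emph{asymptotic upper-$\ell_p$-tree estimate} if there is $C>0$ such that for every $n$, every weakly null tree of height $n$ in $S_X$ has a branch with $\|\sum a_iTx_i\|\le C\|a\|_p$ for all scalars $a_1,\dots,a_n$.

To choose a branch is to choose $n$ vectors one at a time, each as far along a weakly null sequence as we please once the earlier ones are known. In $\ell_r$, $1<r<\infty$, such vectors can be taken almost disjointly supported, so every tree has a branch that behaves like the basis of $\ell_r^n$, and the tree $x_{(m_1,\dots,m_k)}=e_{m_k}$ has no other kind. Hence $\ell_r$ satisfies the lower estimate exactly when $r\le p$, and the identity of $\ell_r$ satisfies the upper estimate exactly when $r\ge p$.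

These definitions use no coordinates. Their counterpart with coordinates is the following. A sequence $(E_j)_{j\ge1}$ of finite-dimensional subspaces of $Z$ is a \emph{finite-dimensional decomposition} (FDD) if each $z\in Z$ is uniquely $z=\sum_jz^{(j)}$ with $z^{(j)}\in E_j$. Put $\operatorname{supp}z=\{j:z^{(j)}\ne0\}$. A \emph{block} is a nonzero vector of finite support, and $z<w$ means $\operatorname{supp}z<\operatorname{supp}w$. The FDD is \emph{asymptotic $\ell_p$} if there is $C\ge1$ such that for all $n$ and all blocks $z_1<\dots<z_n$ with $n\le\operatorname{supp}z_1$,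
\begin{equation}\label{eq:asfdd}
C^{-1}\Big(\sum_{i=1}^n\|z_i\|^p\Big)^{1/p}\le\Big\|\sum_{i=1}^nz_i\Big\|\le C\Big(\sum_{i=1}^n\|z_i\|^p\Big)^{1/p},
\end{equation}
and \emph{asymptotic upper $\ell_p$} if the right-hand inequality holds for such blocks. The inequalities persist when the $z_i$ are supported in intervals $J_1<\dots<J_n$ with $n\le J_1$ and some of them vanish: discarding the zero vectors leaves fewer than $n$ blocks, still supported in $[n,\infty)$.

Finally, $T:X\to Y$ \emph{factors through a subspace $W$ of $Z$} if $T=BA$ for operators $A:X\to W$ and $B:W\to Y$. The following question is posed in \cite{problems}.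

\medskip
\noindent\textbf{Question.} \emph{Let $X$ be a separable reflexive space with an asymptotic lower-$\ell_p$-tree estimate and let $T:X\to Y$ satisfy an asymptotic upper-$\ell_p$-tree estimate. Does $T$ factor through a subspace of a reflexive space with an asymptotic $\ell_p$ FDD?}
\medskip

One would guess yes. By a theorem of Odell, Schlumprecht and Zs\'ak (Theorem~\ref{thm:osz} below), a separable reflexive space whose trees have branches uniformly equivalent to the $\ell_p^n$ basis embeds in a reflexive space with an asymptotic $\ell_p$ FDD. The question splits this two-sided condition into a lower half for the domain and an upper half for the operator, and asks for an asymptotic $\ell_p$ space between them, as $\ell_p$ lies between $\ell_r$ and $\ell_u$ when $r\le p\le u$. The hypothesis on $T$ is necessary for the factorization (Propositions~\ref{prop:bc} and~\ref{prop:cimplies}), and without the hypothesis on $X$ the factorization fails for a simple reason (Remark~\ref{rem:lowerneeded}). Nevertheless the answer is no, for every $p$.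

\begin{theorem}\label{thm:counter}
Let $1<r<p<\infty$. There are a Banach space $Y$ and an operator $T:\ell_r\to Y$ with $\|T\|\le1$ such that $\ell_r$ satisfies an asymptotic lower-$\ell_p$-tree estimate, $T$ satisfies an asymptotic upper-$\ell_p$-tree estimate, and $T$ does not factor through any subspace of any Banach space with an asymptotic upper $\ell_p$ FDD. Moreover, $Y$ can be chosen reflexive with a $1$-unconditional basis.
\end{theorem}

The reason is a difference between spaces and operators. Suppose $Z$ has an asymptotic upper $\ell_p$ FDD with constant $C$. Take $n$ successive groups of normalized blocks, the $i$-th group consisting of $N_i$ blocks supported beyond $\max(n,N_i)$, and let $w_i$ be $N_i^{-1/p}$ times the sum of the $i$-th group. The upper estimate gives $\|w_i\|\le C$. Since the $w_i$ are again blocks of $Z$, it applies a second time and gives $\|\sum w_i\|\le C^2n^{1/p}$, however large the $N_i$ are. An operator that factors through a subspace of $Z$ inherits this two-level bound. The tree estimate for $T$ yields the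 first level only: to use it again we must measure the averages in $X$, and in $\ell_r$ the vector $N^{-1/p}(e_{k_1}+\dots+e_{k_N})$ has norm $N^{1/r-1/p}$, which is large.

\subsection{Iterated upper estimates}

What can be done twice can be done any number of times, at the cost of a factor $C$ per level. The patterns of iteration are recorded by trees of intervals.

\begin{definition}\label{def:tree}
An \emph{interval tree} $\mathcal T$ is a finite rooted tree whose nodes are intervals, such that the children of each non-leaf node $I$ are intervals $I_1<\dots<I_n$ contained in $I$ with $2\le n\le\min I_1$. The root has depth $0$, and $d(L)$ is the depth of a leaf $L$. A single interval is an interval tree; its root is a leaf.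
\end{definition}

Two nodes neither of which is an ancestor of the other lie in different children of their last common ancestor. So nodes of equal depth are pairwise disjoint, and leaves are pairwise disjoint. For $0<\theta<1$ and $a,b\in c_{00}$ put
\[
\|b\|_\theta=\sup_{\mathcal T}\Big(\sum_{L}\theta^{qd(L)}\max_{j\in L}|b_j|^q\Big)^{1/q},\qquad
\|a\|_{U_\theta}=\sup\Big\{\Big|\sum_ja_jb_j\Big|:b\in c_{00},\ \|b\|_\theta\le1\Big\},
\]
where the sum runs over the leaves of $\mathcal T$. One-node trees give $\|b\|_\infty\le\|b\|_\theta$, and disjointness of leaves gives $\|b\|_\theta\le\|b\|_q$. Hence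
\begin{equation}\label{eq:Ubasic}
\|a\|_\infty\le\|a\|_p\le\|a\|_{U_\theta}\le\|a\|_1 .
\end{equation}
Both norms are lattice norms, that is, they do not increase when the moduli of the coordinates decrease. For $\|\cdot\|_{U_\theta}$ this follows from the same property of $\|\cdot\|_\theta$: if $|a_j|\le|a_j'|$ for all $j$, then $\sum a_jb_j=\sum a'_jb'_j$ with $|b'_j|\le|b_j|$. As $\theta$ decreases, $\|\cdot\|_\theta$ decreases and $\|\cdot\|_{U_\theta}$ increases. For any interval tree, any points $j_L\in L$ and scalars $\alpha_L$, H\"older's inequality applied to $\sum_L(\theta^{-d(L)}\alpha_L)(\theta^{d(L)}b_{j_L})$ gives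
\begin{equation}\label{eq:Uholder}
\Big\|\sum_L\alpha_Le_{j_L}\Big\|_{U_\theta}\le\Big(\sum_L\theta^{-pd(L)}|\alpha_L|^p\Big)^{1/p}.
\end{equation}
For example, a root with $n$ singleton children shows that $\|a\|_{U_\theta}\le\theta^{-1}\|a\|_p$ if $a$ is supported on $n$ points of $[n,\infty)$. If $H_1<\dots<H_n$ are finite sets with $2\le n\le H_1$ and $N_i=|H_i|\le H_i$, take as children of the root the smallest intervals containing the $H_i$, and as grandchildren the points of those $H_i$ with $N_i\ge2$; then all leaves have depth at most $2$ and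
\begin{equation}\label{eq:depthtwo}
\Big\|\sum_{i=1}^nN_i^{-1/p}\sum_{j\in H_i}e_j\Big\|_{U_\theta}\le\theta^{-2}n^{1/p}.
\end{equation}
This is the two-level bound above, with $C=1/\theta$.

We say that $T:X\to Y$ satisfies an \emph{upper $U_\theta$-tree estimate} if there is $C>0$ such that every infinite weakly null tree in $S_X$ has a branch $(x_i)$ with $\|\sum_{i\le N}a_iTx_i\|\le C\|(a_i)_{i\le N}\|_{U_\theta}$ for all $N$ and all scalars $a_i$.

\begin{theorem}\label{thm:char}
Let $X$ be a separable reflexive space with an asymptotic lower-$\ell_p$-tree estimate, and let $T:X\to Y$ be an operator. The following are equivalent.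
\begin{enumerate}
\item[(a)] $T$ factors through a subspace of a reflexive space with an asymptotic $\ell_p$ FDD.
\item[(b)] $T$ factors through a subspace of a Banach space with an asymptotic upper $\ell_p$ FDD.
\item[(c)] $T$ satisfies an upper $U_\theta$-tree estimate for some $\theta\in(0,1)$.
\end{enumerate}
\end{theorem}

Since $\|a\|_p\le\|a\|_{U_\theta}$, the question has a positive answer when the upper estimate holds along infinite branches.

\begin{corollary}\label{cor:infinite}
Let $X$ be as in Theorem~\ref{thm:char}. If there is $C>0$ such that every infinite weakly null tree in $S_X$ has a branch with $\|\sum a_iTx_i\|\le C\|a\|_p$ for all $a\in c_{00}$, then $T$ factors through a subspace of a reflexive space with an asymptotic $\ell_p$ FDD.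
\end{corollary}

Section~\ref{sec:tools} collects the tools, and Section~\ref{sec:counter} proves Theorem~\ref{thm:counter}. Section~\ref{sec:treenorms} treats norms defined by interval trees. Section~\ref{sec:necessity} proves (b)$\Rightarrow$(c), and Section~\ref{sec:construction} proves (c)$\Rightarrow$(a); the implication (a)$\Rightarrow$(b) needs no proof.

\section{Tools}\label{sec:tools}

Let $(E_j)$ be an FDD of $Z$ and let $P_m$ be the projection onto $E_1\oplus\dots\oplus E_m$, with $P_0=0$. The $P_m$ are uniformly bounded operators of finite rank. The FDD is \emph{bimonotone} if $\|P_{m'}-P_m\|\le1$ for all $m<m'$; the equivalent norm $\sup_{m<m'}\|(P_{m'}-P_m)z\|$ makes any FDD bimonotone. A \emph{blocking} of $(E_j)$ is an FDD of the form $(\bigoplus_{g_{t-1}<j\le g_t}E_j)_{t\ge1}$ with $0=g_0<g_1<\cdots$. The FDD is \emph{shrinking} if for every $\varphi\in Z^*$ the norm of $\varphi$ on the closed span of $\bigcup_{j>m}E_j$ tends to $0$; in that case the spaces $E_j^*$ form an FDD of $Z^*$, and every bounded sequence $(z_k)$ with $\min\operatorname{supp}z_k\to\infty$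 is weakly null. It is \emph{boundedly complete} if a series $\sum z^{(j)}$ with $z^{(j)}\in E_j$ converges whenever its partial sums are bounded. James's theorem states that $Z$ is reflexive if and only if the FDD is both shrinking and boundedly complete. A basis is an FDD with one-dimensional summands.

\begin{lemma}[Gliding hump]\label{lem:hump}
Let $(u_k)$ be weakly null in $Z$, let $M\ge0$ and $\varepsilon>0$. For every sufficiently large $k$, all sufficiently large $M'$ satisfy $\|u_k-(P_{M'}-P_M)u_k\|\le\varepsilon$.
\end{lemma}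

\begin{proof}
Since $P_M$ has finite rank, $\|P_Mu_k\|\le\varepsilon/2$ for large $k$; for such $k$, $\|u_k-P_{M'}u_k\|\le\varepsilon/2$ for large $M'$.
\end{proof}

\begin{lemma}\label{lem:reflexive}
Let $1<u_1,u_2<\infty$ and $c\ge1$. Suppose that $c^{-1}(\sum\|z_i\|^{u_2})^{1/u_2}\le\|\sum z_i\|\le c(\sum\|z_i\|^{u_1})^{1/u_1}$ for all $n$ and all blocks $z_1<\dots<z_n$ with $n\le\operatorname{supp}z_1$. Then the FDD is shrinking and boundedly complete, and $Z$ is reflexive.
\end{lemma}

\begin{proof}
If the FDD is not shrinking, there are $\varphi\in Z^*$, $\varepsilon>0$ and blocks $z_1<z_2<\cdots$ in $B_Z$ with $\varphi(z_i)\ge\varepsilon$. Summing $n$ of them that are supported in $[n,\infty)$ gives $n\varepsilon\le\|\varphi\|cn^{1/u_1}$, which fails for large $n$ because $u_1>1$. If the partial sums $\sigma_m=\sum_{j\le m}z^{(j)}$ are bounded but not Cauchy, there is $\varepsilon>0$ such that each $m$ admits $m'>m$ with $\|\sigma_{m'}-\sigma_m\|\ge\varepsilon$. Take $n\le m_0<m_1<\dots<m_n$ with $\|\sigma_{m_i}-\sigma_{m_{i-1}}\|\ge\varepsilon$.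 Then $c^{-1}\varepsilon n^{1/u_2}\le\|\sigma_{m_n}-\sigma_{m_0}\|\le2\sup_m\|\sigma_m\|$, which fails for large $n$ because $u_2<\infty$.
\end{proof}

The proof of (c)$\Rightarrow$(a) uses three published theorems.

\begin{theorem}[Zippin \cite{Z}]\label{thm:zippin}
Every separable reflexive space embeds isomorphically in a reflexive space with a basis.
\end{theorem}

\begin{theorem}[Gale and Stewart \cite{GS}]\label{thm:gs}
An infinite two-player game in which the winning set of one player is closed is determined: one of the players has a winning strategy.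
\end{theorem}

Here the players alternate moves and see all earlier moves. The winning set of a player is closed if each play that he loses has a finite initial part such that he loses every play beginning with that part. Games of fixed finite length are a special case.

Call a space $W$ \emph{asymptotic $\ell_p$} if there is $C$ such that for every $n$, every weakly null tree of height $n$ in $S_W$ has a branch with $C^{-1}\|a\|_p\le\|\sum a_iw_i\|\le C\|a\|_p$ for all scalars $a_i$.

\begin{theorem}[Odell, Schlumprecht and Zs\'ak \cite{OSZ}]\label{thm:osz}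
Every separable reflexive asymptotic $\ell_p$ space embeds isomorphically in a reflexive space with an asymptotic $\ell_p$ FDD.
\end{theorem}

It makes no difference if the FDD property is stated for $n$ blocks supported beyond $N(n)$, with $N(1)<N(2)<\cdots$. The blocking with $g_t=N(t+1)$ for $t\ge1$ satisfies \eqref{eq:asfdd}: for $n\ge2$, a vector supported on the new summands of index at least $n$ is supported on old summands of index greater than $N(n)$, and for $n=1$ there is nothing to prove.

\section{The counterexample}\label{sec:counter}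

Fix $1<r<p$, let $s$ be the conjugate exponent of $r$, so that $q<s$, and put
\[
\delta=\frac1q-\frac1s=\frac1r-\frac1p>0 .
\]
For $f,y\in c_{00}$ and $E\subset\mathbb N$ write $f(y)=\sum_jf_jy_j$, let $Ef$ be the restriction of $f$ to $E$, and let $1_E$ be the indicator of $E$.

\subsection{The space $Y$}

We want a norm on $c_{00}$ that satisfies the one-level upper estimate for blocks normalized in $\ell_r$, and nothing more. For vectors $z_i$ supported in $E_i$, the estimate $|f(\sum z_i)|\le(\sum\|z_i\|_r^p)^{1/p}$ is equivalent to $(\sum\|E_if\|_s^q)^{1/q}\le1$. We take this condition as the definition of the dual unit ball: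
\[
\|f\|_*=\sup\Big\{\Big(\sum_{i=1}^n\|E_if\|_s^q\Big)^{1/q}:n\in\mathbb N,\ n\le E_1<\dots<E_n\text{ intervals}\Big\},
\]
\[
\|y\|_Y=\sup\{|f(y)|:f\in c_{00},\ \|f\|_*\le1\}.
\]
Taking $n=1$ gives $\|f\|_s\le\|f\|_*$, and $\|E_if\|_s\le\|E_if\|_q$ gives $\|f\|_*\le\|f\|_q$. By duality $\|y\|_p\le\|y\|_Y\le\|y\|_r$, so $\|\cdot\|_Y$ is a norm. Let $Y$ be the completion of $c_{00}$ and let $T:\ell_r\to Y$ extend the identity of $c_{00}$; then $\|T\|\le1$.

\begin{lemma}\label{lem:treeest}
The space $\ell_r$ satisfies an asymptotic lower-$\ell_p$-tree estimate and $T$ satisfies an asymptotic upper-$\ell_p$-tree estimate, both with $C=2$.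
\end{lemma}

\begin{proof}
Let $(x_\alpha)$ be a weakly null tree of height $n$ in $S_{\ell_r}$. Applying Lemma~\ref{lem:hump} $n$ times, choose a branch $(x_i)_{i=1}^n$ and integers $n=M_0<M_1<\dots<M_n$ such that, with $E_i=(M_{i-1},M_i]$ and $z_i=E_ix_i$, we have $\|x_i-z_i\|_r\le2^{-i-2}$. Then $\frac34\le\|z_i\|_r\le1$ and $\sum\|x_i-z_i\|_r\le\frac14$. Since the $z_i$ are disjointly supported,
\[
\Big\|\sum a_ix_i\Big\|_r\ge\tfrac34\|a\|_r-\tfrac14\|a\|_\infty\ge\tfrac12\|a\|_r\ge\tfrac12\|a\|_p .
\]
If $\|f\|_*\le1$, then, since $n\le E_1<\dots<E_n$,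
\[
\Big|f\Big(\sum a_iz_i\Big)\Big|\le\sum|a_i|\,\|E_if\|_s\le\|a\|_p\Big(\sum\|E_if\|_s^q\Big)^{1/q}\le\|a\|_p .
\]
Hence $\|\sum a_iTx_i\|_Y\le\|a\|_p+\frac14\|a\|_\infty\le2\|a\|_p$.
\end{proof}

\subsection{Averages that add like $\ell_1$}

The failure of the second level is already visible for two vectors.

\begin{example}\label{ex:two}
Fix $k\in\mathbb N$, and let $G$ be a set of $N$ integers with $\min G>k$ and $\min G\ge N$. Let $y_1=e_k$ and $y_2=N^{-1/p}1_G$. Both have norm $1$ in $Y$. For $y_1$ the $\ell_p$ and $\ell_r$ norms are both $1$. For $y_2$ we have $\|y_2\|_Y\ge\|y_2\|_p=1$, and the $N$ singletons of $G$ are an allowed family, so $|f(y_2)|\le N^{-1/p}\sum_{j\in G}|f_j|\le(\sum_{j\in G}|f_j|^q)^{1/q}\le\|f\|_*$.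

Let $f=e_k+f_2$ with $f_2=N^{-1/q}1_G$. Then $f(y_1+y_2)=2$, $\|f_2\|_q=1$ and $\|f_2\|_s=N^{-\delta}$. Let $m\le E_1<\dots<E_m$. If $m>k$, the family misses $e_k$ and $(\sum\|E_jf\|_s^q)^{1/q}\le\|f_2\|_q=1$. If $m\le k$, the family is too short to see $f_2$: each $\|E_jf_2\|_s$ is at most $N^{-\delta}$, so $(\sum\|E_jf\|_s^q)^{1/q}\le1+k^{1/q}N^{-\delta}$. Thus $\|y_1+y_2\|_Y\ge2/(1+k^{1/q}N^{-\delta})$, which tends to $2$ as $N\to\infty$, whereas an $\ell_p$-sum would give $2^{1/p}$. This is consistent with Lemma~\ref{lem:treeest} because $\|y_2\|_r=N^\delta$.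
\end{example}

With $n$ averages of rapidly increasing length the same dichotomy shows that an allowed family can see essentially one of them. Call finite sets $G_1<\dots<G_n$ with $N_i=|G_i|$ \emph{rapidly growing} if
\begin{equation}\label{eq:rapid}
N_i^\delta\ge2^i(\max G_{i-1})^{1/q}\qquad(2\le i\le n),
\end{equation}
and attach to them
\begin{equation}\label{eq:yf}
y=\sum_{i=1}^nN_i^{-1/p}1_{G_i},\qquad f_i=N_i^{-1/q}1_{G_i},\qquad f=\sum_{i=1}^nf_i .
\end{equation}
Then $\|f_i\|_q=1$, $\|f_i\|_s=N_i^{-\delta}$ and $f(y)=n$.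

\begin{lemma}\label{lem:fbound}
If $G_1<\dots<G_n$ are rapidly growing, then $\|f\|_*\le2$, and hence $\|y\|_Y\ge n/2$.
\end{lemma}

\begin{proof}
Let $m\le E_1<\dots<E_m$. If $m>\max G_n$, all $E_jf$ vanish. Otherwise let $i_0$ be minimal with $m\le\max G_{i_0}$. For $i<i_0$ we have $\max G_i<m\le\min E_1$, so $E_jf_i=0$, and Minkowski's inequality gives
\[
\Big(\sum_j\|E_jf\|_s^q\Big)^{1/q}\le\sum_{i\ge i_0}\Big(\sum_j\|E_jf_i\|_s^q\Big)^{1/q}.
\]
The term $i=i_0$ is at most $\|f_{i_0}\|_q=1$. For $i>i_0$ we have $m\le\max G_{i-1}$, so the term is at most $m^{1/q}\|f_i\|_s\le(\max G_{i-1})^{1/q}N_i^{-\delta}\le2^{-i}$ by \eqref{eq:rapid}. The sum is at most $2$.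
\end{proof}

\subsection{The two-level bound for operators that factor}

\begin{lemma}\label{lem:twolevel}
Let $T':\ell_r\to Y'$ be an operator of the form $T'=BA$ with $A:\ell_r\to W$, $B:W\to Y'$ and $W\subset Z$, where $Z$ has an asymptotic upper $\ell_p$ FDD with constant $C$. For every $n$ there are rapidly growing sets $G_1<\dots<G_n$ such that the vector $y$ of \eqref{eq:yf} satisfies
\begin{equation}\label{eq:twolevel}
\|T'y\|\le\|B\|\big(C^2(\|A\|+1)n^{1/p}+1\big).
\end{equation}
\end{lemma}

\begin{proof}
Since $r>1$, the sequence $(e_k)$ is weakly null in $\ell_r$, so $(Ae_k)$ is weakly null in $Z$. Put $N_1=1$. For $i\ge2$, once $G_{i-1}$ is chosen, take $N_i$ so large that \eqref{eq:rapid} holds; this is possible because $\delta>0$. The $N_i$ elements of $G_i$ are chosen in increasing order, each larger than all elements chosen before. To choose the $\tau$-th element overall, take $M\ge\max(n,N_i)$ larger than the supports of all vectors $z$ chosen so far, and use Lemma~\ref{lem:hump} to find $k$ and $M'>M$ such that $z_k=(P_{M'}-P_M)Ae_k$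 satisfies $\|Ae_k-z_k\|\le2^{-\tau}$. The vectors $z_k$ are supported in successive intervals, those with $k\in G_i$ are supported beyond $\max(n,N_i)$, $\|z_k\|\le\|A\|+1$, and $\sum_k\|Ae_k-z_k\|\le1$.

Let $w_i=N_i^{-1/p}\sum_{k\in G_i}z_k$. The upper estimate for the $N_i$ vectors in $w_i$ gives $\|w_i\|\le C(\|A\|+1)$, and the upper estimate for $w_1,\dots,w_n$ gives $\|\sum w_i\|\le C^2(\|A\|+1)n^{1/p}$. Since $\|Ay-\sum w_i\|\le1$ and $\|T'y\|\le\|B\|\,\|Ay\|$, we obtain \eqref{eq:twolevel}.
\end{proof}

If $T:\ell_r\to Y$ factored as in Lemma~\ref{lem:twolevel}, then Lemma~\ref{lem:fbound} would give $n/2\le\|B\|(C^2(\|A\|+1)n^{1/p}+1)$ for all $n$, which is impossible since $p>1$. With Lemma~\ref{lem:treeest} this proves the first assertion of Theorem~\ref{thm:counter}. The strict inequality $r<p$ is needed: for $r=p$ we have $s=q$, $\|\cdot\|_*=\|\cdot\|_q$, and $T$ is the identity of $\ell_p$.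

\subsection{A reflexive range}

The gap between $n$ and $n^{1/p}$ leaves room to shrink the norm of $Y$. We enlarge the dual norm so that it acquires a lower estimate on all blocks, which forces reflexivity. Fix $v\in(q,\infty)$ and put
\[
\|f\|_{**}=\sup\Big\{\Big(\sum_{t=1}^\tau\|F_tf\|_*^v\Big)^{1/v}:\tau\in\mathbb N,\ F_1<\dots<F_\tau\text{ intervals}\Big\},
\]
$\|y\|_{Y_v}=\sup\{|f(y)|:f\in c_{00},\ \|f\|_{**}\le1\}$, and let $Y_v$ be the completion. Taking $\tau=1$ gives $\|f\|_*\le\|f\|_{**}$, and $(\sum\|F_tf\|_q^v)^{1/v}\le(\sum\|F_tf\|_q^q)^{1/q}$ gives $\|f\|_{**}\le\|f\|_q$. Hence $\|y\|_p\le\|y\|_{Y_v}\le\|y\|_Y$, and the formal identity $T_v:\ell_r\to Y_v$ has norm at most $1$ and satisfies the upper estimate of Lemma~\ref{lem:treeest}. All these norms are lattice norms, so the unit vectors form a $1$-unconditional basis of each completion.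

\emph{$T_v$ does not factor.} Let $G_1<\dots<G_n$ be rapidly growing, let $f,y$ be as in \eqref{eq:yf}, and let $F_1<\dots<F_\tau$. An interval that meets two of the $G_i$ contains both $\max G_i$ and $\min G_{i+1}$ for some $i<n$. So at most $n-1$ of the $F_t$ do this, and each contributes at most $\|f\|_*^v\le2^v$ to $\sum\|F_tf\|_*^v$. For fixed $i$, the $F_t$ that meet only $G_i$ contribute at most $\sum_t\|F_tf_i\|_q^v\le\sum_t\|F_tf_i\|_q^q\le1$. Thus $\|f\|_{**}^v\le n(2^v+1)\le3^vn$ and $\|y\|_{Y_v}\ge n^{1-1/v}/3$. Since $1-\frac1v>1-\frac1q=\frac1p$, this contradicts \eqref{eq:twolevel} for large $n$.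

\emph{$Y_v$ is reflexive.} Let $R$ be the completion of $(c_{00},\|\cdot\|_{**})$, let $f_1<\dots<f_n$ be arbitrary blocks, and let $f=\sum f_i$. Given a family of intervals for each $f_i$, intersect its members with the smallest interval containing $\operatorname{supp}f_i$ and discard the empty sets. The union of the resulting families is a family for $f$, so $\|f\|_{**}\ge(\sum\|f_i\|_{**}^v)^{1/v}$. In the other direction, $\|Ef\|_s=(\sum_i\|Ef_i\|_s^s)^{1/s}\le(\sum_i\|Ef_i\|_s^q)^{1/q}$ because $q<s$. Applying this with $E=E_j\cap F$ and summing over $j$ gives $\|Ff\|_*^q\le\sum_i\|Ff_i\|_*^q$ for every interval $F$. The triangle inequality in $\ell_{v/q}$ then gives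
\[
\Big(\sum_t\|F_tf\|_*^v\Big)^{q/v}\le\Big(\sum_t\Big(\sum_i\|F_tf_i\|_*^q\Big)^{v/q}\Big)^{q/v}\le\sum_i\Big(\sum_t\|F_tf_i\|_*^v\Big)^{q/v}\le\sum_i\|f_i\|_{**}^q .
\]
By Lemma~\ref{lem:reflexive} with $u_1=q$ and $u_2=v$, the space $R$ is reflexive and its basis is shrinking. So $c_{00}$ is dense in $R^*$, and $Y_v=R^*$ is reflexive. This completes the proof of Theorem~\ref{thm:counter}.

\section{Norms defined by interval trees}\label{sec:treenorms}

The norm $\|\cdot\|_\theta$ is one instance of a construction that we shall use twice more. We first record two combinatorial facts.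

\begin{lemma}[Restriction]\label{lem:restrict}
Let $\mathcal T$ be an interval tree and $J$ an interval that meets some leaf of $\mathcal T$. There is an interval tree with all nodes contained in $J$ whose leaves are the nonempty sets $L\cap J$, $L$ a leaf of $\mathcal T$, and in which the depth of $L\cap J$ is at most $d(L)$.
\end{lemma}

\begin{proof}
Delete every node that has no leaf meeting $J$ among itself and its descendants, and intersect the remaining nodes with $J$. Then, as long as some node has exactly one child, remove that node and put the child, with its subtree, in its place. Order and inclusion are preserved and depths do not increase. A surviving non-leaf node has at least two children and no more than before, and each new child is contained in a former child, so the minimum of the first child has not decreased.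
\end{proof}

\begin{lemma}[Induction on the tree]\label{lem:induct}
Let $0<\theta<1$, $1<u<\infty$, and let $\varrho\ge0$ be a function on intervals such that $\theta(\sum_t\varrho(I_t)^u)^{1/u}\le\varrho(I)$ whenever $I_1<\dots<I_n$ are contained in $I$ and $2\le n\le I_1$. Then $\sum_L\theta^{ud(L)}\varrho(L)^u\le\varrho(I_0)^u$ for every interval tree with root $I_0$.
\end{lemma}

\begin{proof}
Induct on the number of nodes. For a single node there is equality. Otherwise take a non-leaf node $I$ of maximal depth $d$ and delete its children, which are leaves. The sum does not decrease, since $\theta^{u(d+1)}\sum_t\varrho(I_t)^u\le\theta^{ud}\varrho(I)^u$.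
\end{proof}

Let $(D_j)$ be nonzero finite-dimensional spaces, let $\mathcal D=\bigoplus_jD_j$ be their algebraic direct sum, and let $R_I$ be the projection onto $\bigoplus_{j\in I}D_j$, with $R_\emptyset=0$. A norm $\mu$ on $\mathcal D$ is \emph{bimonotone} if $\mu(R_Iv)\le\mu(v)$ for all intervals $I$; then $(D_j)$ is a bimonotone FDD of the completion. Let $1<u<\infty$ and $c\ge1$. We say that $\mu$ has
\begin{itemize}
\item a \emph{lower $u$-estimate with constant $c$} if $(\sum_{i=1}^n\mu(R_{J_i}v)^u)^{1/u}\le c\,\mu(v)$ for all $v\in\mathcal D$ and all intervals $n\le J_1<\dots<J_n$;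
\item an \emph{upper $u$-estimate with constant $c$} if $\mu(\sum_{i=1}^nv_i)\le c\,(\sum_{i=1}^n\mu(v_i)^u)^{1/u}$ for all intervals $n\le J_1<\dots<J_n$ and all $v_i$ supported in $J_i$.
\end{itemize}
If $\mu$ has both $p$-estimates with constant $c$, then $(D_j)$ is an asymptotic $\ell_p$ FDD of the completion: for the left half of \eqref{eq:asfdd} apply the lower estimate to $v=\sum z_i$ and the smallest intervals $J_i\supset\operatorname{supp}z_i$.

Let $\mathcal D^\#=\bigoplus_jD_j^*$ be the space of linear functionals $f$ on $\mathcal D$ with $f=f\circ R_{[1,M]}$ for some $M$. Its interval projections are $f\mapsto f\circ R_I$, and $\mathcal D^{\#\#}=\mathcal D$. For a bimonotone norm $\mu$ put $\mu^*(f)=\sup\{|f(v)|:\mu(v)\le1\}$.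

\begin{lemma}[Duality]\label{lem:dual}
Let $\mu$ be a bimonotone norm on $\mathcal D$ and let $\frac1u+\frac1{u'}=1$. Then $\mu^*$ is a bimonotone norm on $\mathcal D^\#$ and $\mu^{**}=\mu$. If $\mu$ has a lower $u$-estimate, then $\mu^*$ has an upper $u'$-estimate with the same constant. If $\mu$ has an upper $u$-estimate, then $\mu^*$ has a lower $u'$-estimate with the same constant.
\end{lemma}

\begin{proof}
If $f=f\circ R_{[1,M]}$, the supremum defining $\mu^*(f)$ may be restricted to the finite-dimensional range of $R_{[1,M]}$, so it is finite. Also $|f(R_Iv)|\le\mu^*(f)\mu(R_Iv)\le\mu^*(f)\mu(v)$, so $\mu^*$ is bimonotone. We have $\mu^{**}\le\mu$ by definition. For $v$ supported in $[1,M]$, the Hahn--Banach theorem gives a functional $g$ on $\mathcal D$ with $|g|\le\mu$ and $g(v)=\mu(v)$; then $f=g\circ R_{[1,M]}\in\mathcal D^\#$ has $\mu^*(f)\le1$ and $f(v)=\mu(v)$.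

Let $n\le J_1<\dots<J_n$. Under the lower estimate, if $f_i$ is supported in $J_i$, then
\[
\Big|\sum f_i(v)\Big|\le\sum\mu^*(f_i)\mu(R_{J_i}v)\le\Big(\sum\mu^*(f_i)^{u'}\Big)^{1/u'}c\,\mu(v).
\]
Under the upper estimate, let $f\in\mathcal D^\#$ and $0<\eta<1$. Choose $v_i$ supported in $J_i$ with $\mu(v_i)\le1$ and $f(v_i)\ge(1-\eta)\mu^*(f\circ R_{J_i})$; this is possible after applying $R_{J_i}$ and multiplying by a unimodular scalar. For $\gamma_i\ge0$ with $\|\gamma\|_u\le1$ we get $(1-\eta)\sum\gamma_i\mu^*(f\circ R_{J_i})\le f(\sum\gamma_iv_i)\le c\,\mu^*(f)$. Take the supremum over $\gamma$ and let $\eta\to0$.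
\end{proof}

For a bimonotone norm $\mu$ on $\mathcal D$, $0<\theta<1$ and $1<u<\infty$, define the \emph{tree norm}
\[
\mu_{\theta,u}(v)=\sup_{\mathcal T}\Big(\sum_L\theta^{ud(L)}\mu(R_Lv)^u\Big)^{1/u}.
\]
With $\mathcal D=c_{00}$, $\mu=\|\cdot\|_\infty$ and $u=q$ this is $\|\cdot\|_\theta$. The construction creates a lower estimate and does not destroy an upper one.

\begin{lemma}\label{lem:treenorm}
The function $\mu_{\theta,u}$ is a bimonotone norm with $\mu\le\mu_{\theta,u}$, and it has a lower $u$-estimate with constant $1/\theta$. If $\mu$ has an upper $u$-estimate, then $\mu_{\theta,u}$ has one with the same constant.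
\end{lemma}

\begin{proof}
At most $|\operatorname{supp}v|$ leaves meet $\operatorname{supp}v$, so $\mu_{\theta,u}(v)^u\le|\operatorname{supp}v|\,\mu(v)^u<\infty$. The function $\mu_{\theta,u}$ is a supremum of seminorms, and one-node trees give $\mu\le\mu_{\theta,u}$. Since $\mu(R_LR_Jv)\le\mu(R_Lv)$, it is bimonotone; this also settles the case $n=1$ of the lower estimate.

Let $2\le n\le J_1<\dots<J_n$ and let $\mathcal T_1,\dots,\mathcal T_n$ be interval trees. Let $\mathcal T_i'$ be the restriction of $\mathcal T_i$ to $J_i$ from Lemma~\ref{lem:restrict}, or the one-node tree $J_i$ if no leaf of $\mathcal T_i$ meets $J_i$. Since $R_LR_{J_i}=R_{L\cap J_i}$ and depths do not increase, the sum computed from $\mathcal T_i$ and $R_{J_i}v$ is at most the sum computed from $\mathcal T_i'$ and $v$. Placing $\mathcal T_1',\dots,\mathcal T_n'$ under the root $[\min J_1,\max J_n]$ gives an interval tree in which every depth has increased by one. Hence $\theta^u\sum_i\mu_{\theta,u}(R_{J_i}v)^u\le\mu_{\theta,u}(v)^u$.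

Suppose $\mu$ has an upper $u$-estimate with constant $c$, and let $v=\sum v_i$ with $v_i$ supported in $J_i$, $n\le J_1<\dots<J_n$. For each leaf $L$ the vector $R_Lv_i$ is supported in $J_i$, so $\mu(R_Lv)^u\le c^u\sum_i\mu(R_Lv_i)^u$. Multiply by $\theta^{ud(L)}$ and sum over $L$ to get $\sum_L\theta^{ud(L)}\mu(R_Lv)^u\le c^u\sum_i\mu_{\theta,u}(v_i)^u$.
\end{proof}

\begin{remark}\label{rem:minimal}
The norm $\mu_{\theta,u}$ is the smallest bimonotone norm $\mu'\ge\mu$ with a lower $u$-estimate with constant $1/\theta$: apply Lemma~\ref{lem:induct} to $\varrho(I)=\mu'(R_Iv)$. By Lemma~\ref{lem:dual}, $((\mu^*)_{\theta,u'})^*$ is then the largest bimonotone norm below $\mu$ with an upper $u$-estimate with constant $1/\theta$.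
\end{remark}

\section{Factorization implies the iterated estimate}\label{sec:necessity}

By Remark~\ref{rem:minimal} with $\mu=\|\cdot\|_1$, the norm $\|\cdot\|_{U_\theta}$ is the largest bimonotone norm on $c_{00}$ below $\|\cdot\|_1$ with an upper $p$-estimate with constant $1/\theta$. So it should dominate block sequences in any asymptotic upper $\ell_p$ FDD with that constant. This is the content of (b)$\Rightarrow$(c), which needs no assumption on $X$.

\begin{proposition}\label{prop:bc}
Let $X$ be a Banach space and let $T=BA$ with $A:X\to W$, $B:W\to Y$ and $W\subset Z$, where $Z$ has an asymptotic upper $\ell_p$ FDD $(E_j)$ with constant $C_0\ge2$. Then $T$ satisfies an upper $U_\theta$-tree estimate with $\theta=1/C_0$.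
\end{proposition}

\begin{proof}
Let $(x_\alpha)$ be an infinite weakly null tree in $S_X$; then $(Ax_\alpha)$ is a weakly null tree in $Z$. By Lemma~\ref{lem:hump} there are a branch $(x_i)$, integers $0=M_0<M_1<\cdots$ and vectors $z_i$ supported in $(M_{i-1},M_i]$ with $\|Ax_i-z_i\|\le2^{-i}$. Then $\|z_i\|\le\kappa:=\|A\|+1$ and $M_{i-1}+1\ge i$. For an interval $I$ let $J_I=(M_{\min I-1},M_{\max I}]$, so that $\min J_I\ge\min I$. Fix $\varphi\in B_{Z^*}$ and let $\varrho(I)$ be the norm of $\varphi$ on $\bigoplus_{j\in J_I}E_j$.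

Let $I_1<\dots<I_n$ be contained in $I$ with $n\le I_1$. Then $n\le J_{I_1}<\dots<J_{I_n}$ and these intervals lie in $J_I$. Choose unit vectors $w_t$ supported in $J_{I_t}$ with $\varphi(w_t)=\varrho(I_t)$. For $\gamma_t\ge0$ with $\|\gamma\|_p\le1$, the vector $\sum\gamma_tw_t$ is supported in $J_I$ and has norm at most $C_0$, so $\sum\gamma_t\varrho(I_t)\le C_0\varrho(I)$. Thus $\theta(\sum\varrho(I_t)^q)^{1/q}\le\varrho(I)$, and Lemma~\ref{lem:induct} gives $\sum_L\theta^{qd(L)}\varrho(L)^q\le1$ for every interval tree. Since $|\varphi(z_i)|\le\kappa\varrho(L)$ for $i\in L$, we get $\|(\varphi(z_i))_{i\le N}\|_\theta\le\kappa$ for every $N$, and so $|\varphi(\sum_{i\le N}a_iz_i)|\le\kappa\|a\|_{U_\theta}$. As $\varphi$ was arbitrary, \eqref{eq:Ubasic} gives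
\[
\Big\|\sum a_iTx_i\Big\|\le\|B\|\big(\kappa\|a\|_{U_\theta}+\|a\|_\infty\big)\le\|B\|(\kappa+1)\|a\|_{U_\theta}.\qedhere
\]
\end{proof}

\begin{proposition}\label{prop:cimplies}
If $T$ satisfies an upper $U_\theta$-tree estimate with constant $C$, then it satisfies an asymptotic upper-$\ell_p$-tree estimate with constant $C/\theta$. The converse fails: the operator $T:\ell_r\to Y$ of Section~\ref{sec:counter} satisfies no upper $U_\theta$-tree estimate.
\end{proposition}

\begin{proof}
Let $(x_\alpha)$ be a weakly null tree of height $n$ in $S_X$. Define an infinite tree by $y_{(m_1,\dots,m_k)}=x_{(m_n,\dots,m_k)}$ for $n\le k\le2n-1$ and $y_{(m_1,\dots,m_k)}=x_{(m_k)}$ for all other $k$. Each successor sequence is a tail of a successor sequence of $(x_\alpha)$, so it is weakly null. Take the branch given by the hypothesis. Its terms in positions $n,\dots,2n-1$ form a branch $(x_i)_{i=1}^n$ of $(x_\alpha)$, and $\|\sum a_iTx_i\|\le C\|\sum a_ie_{n-1+i}\|_{U_\theta}\le C\theta^{-1}\|a\|_p$ by \eqref{eq:Uholder}.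

For the second assertion consider the tree $x_{(m_1,\dots,m_k)}=e_{m_k}$ in $\ell_r$ and any branch $(e_{m_j})$. Given $n\ge2$, choose successively sets $H_1<\dots<H_n$ with $n\le H_1$ and $N_i=|H_i|\le H_i$ such that the sets $G_i=\{m_j:j\in H_i\}$ are rapidly growing. By Lemma~\ref{lem:fbound}, $\|\sum_iN_i^{-1/p}\sum_{j\in H_i}Te_{m_j}\|_Y\ge n/2$, while the coefficients have $U_\theta$-norm at most $\theta^{-2}n^{1/p}$ by \eqref{eq:depthtwo}.
\end{proof}

\begin{remark}\label{rem:lowerneeded}
The lower estimate for $X$ cannot be omitted from Theorem~\ref{thm:char}. Let $p<u<\infty$ and let $T$ be the identity of $\ell_u$. The basis of $\ell_u$ is asymptotic upper $\ell_p$ with constant $1$, so (b) holds, and (c) holds by Proposition~\ref{prop:bc}. Suppose $T=BA$ through a subspace of a space with an asymptotic $\ell_p$ FDD with constant $C$. Then $\|Ae_k\|\ge\|B\|^{-1}$. Lemma~\ref{lem:hump} gives $k_1<\dots<k_n$ and blocks $n\le z_1<\dots<z_n$ with $\sum\|Ae_{k_i}-z_i\|\le(2\|B\|)^{-1}$. Hence $\|A\|n^{1/u}\ge\|\sum Ae_{k_i}\|\ge(2C\|B\|)^{-1}n^{1/p}-(2\|B\|)^{-1}$,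 which fails for large $n$.
\end{remark}

\section{The iterated estimate implies factorization}\label{sec:construction}

Let $X$ and $T$ be as in Theorem~\ref{thm:char}. If $\dim X<\infty$, then $X$ embeds in $\ell_p$, so (a) holds. Assume from now on that $\dim X=\infty$ and that (c) holds. Fix $\theta_0\in(0,1)$ and $C\ge1$ such that $C$ is a constant both for the lower estimate of $X$ and for the upper $U_{\theta_0}$-tree estimate of $T$.

\subsection{The plan, and a model case}\label{sub:plan}

Suppose first that $X=\ell_r$ with $1<r<p$, and put $\Lambda=\|\cdot\|_r$ on $c_{00}$. This norm has a lower $p$-estimate with constant $1$, so $\Lambda^*=\|\cdot\|_s$ has an upper $q$-estimate. The tree norm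
\[
\Phi(f)=\sup_{\mathcal T}\Big(\sum_L\theta^{qd(L)}\|Lf\|_s^q\Big)^{1/q}
\]
has both $q$-estimates by Lemma~\ref{lem:treenorm}, and $\Psi=\Phi^*$ has both $p$-estimates by Lemma~\ref{lem:dual}. Trees of depth at most one give a quantity between $\theta\|f\|_*$ and $\|f\|_*$, so $\Phi$ is the iterated form of the norm of Section~\ref{sec:counter}. Since $\Psi\le\Lambda$, the formal identity maps $\ell_r$ into the completion $V'$ of $(c_{00},\Psi)$, which has an asymptotic $\ell_p$ basis. An operator on $\ell_r$ factors through $V'$ as soon as it is bounded for $\Psi$.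

In general $X$ has no coordinates, and we borrow them from a surjection $Q:V\to X$, where $V$ has an FDD. On the finitely supported vectors of $V$ we need a norm $\Psi$ with both $p$-estimates that is small enough for every $x\in B_X$ to have a lift of bounded norm, and large enough for $TQ$ to be bounded. We build it in two moves. First we raise a base norm $\rho$ to $\Lambda=\rho_{\theta,p}$, which creates the lower estimate; the lower estimate of $X$ shows that bounded lifts survive (Proposition~\ref{prop:lift}). Then we lower $\Lambda$ to $\Psi=((\Lambda^*)_{\theta,q})^*$, which creates the upper estimate and keeps the lower one; condition (c) shows that $TQ$ stays bounded (Proposition~\ref{prop:bounded}). Both arguments need the tree hypotheses in the form of estimates on blocks, which we obtain from games after passing to blockings. The operator $T$ then factors through a quotient of the completion, and Theorem~\ref{thm:osz} embeds this quotient in a space of the required kind.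

\subsection{Coordinates for $X$}

The space $X^*$ is separable and reflexive, so by Theorem~\ref{thm:zippin} there is an isomorphic embedding of $X^*$ in a reflexive space with a basis. Its adjoint is a surjection $Q:V\to X$, where $V$, the dual of that space, is reflexive and has a basis by James's theorem. Renorm $V$ so that the basis is bimonotone; it is shrinking, again by James's theorem. By the open mapping theorem there is $\lambda\ge1$ such that $\|Q\|\le\lambda$ and each $x\in X$ has a \emph{lift}, a vector $v\in V$ with $Qv=x$, of norm $\|v\|_V\le\lambda\|x\|$.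

Let $(x_i^*)$ be dense in $X^*$. Choose $0=n_0<n_1<\cdots$ such that, for $i\le j$, the functional $Q^*x_i^*$ has norm at most $2^{-j}$ on the closed span of the basis vectors of index greater than $n_j$. Let $F_j$ be the span of the basis vectors with index in $(n_{j-1},n_j]$. Then $\sum_j\|Q^*x_i^*|_{F_j}\|<\infty$ for every $i$. Let $V_{00}=\bigoplus_jF_j$ be the algebraic sum. We shall meet two further blockings $(G_t)$ and $(D_j)$; superscripts and subscripts, as in $R^F_I$, $R^G_I$, $\operatorname{supp}_D$, indicate the decomposition. All these interval projections have norm at most $1$ on $V$.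

The norm of $V$ is not a suitable base norm, because the lower estimate is available only in $X$. So we measure the pieces of a vector by their images:
\[
\rho(v)=\max\Big\{\sup_I\|QR^F_Iv\|,\ \sup_j\|R^F_{\{j\}}v\|_V\Big\},\qquad v\in V_{00}.
\]
The second term makes $\rho$ a norm. Since $R^F_{I'}R^F_I=R^F_{I\cap I'}$, it is bimonotone for $(F_j)$ and for every blocking, and $\|Qv\|\le\rho(v)$. The second term and the choice of $(F_j)$ also ensure that $\rho$-bounded blocks have weakly null images.

\begin{lemma}\label{lem:null}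
Let $v_k\in V_{00}$ be supported in $(m_k,\infty)$ with respect to $(F_j)$, where $m_k\to\infty$. If $\sup_k\rho(v_k)<\infty$ or $\sup_k\|v_k\|_V<\infty$, then $Qv_k\to0$ weakly.
\end{lemma}

\begin{proof}
In the second case $v_k\to0$ weakly because $(F_j)$ is shrinking. In the first case $(Qv_k)$ is bounded and $|x_i^*(Qv_k)|\le\sup_k\rho(v_k)\sum_{j>m_k}\|Q^*x_i^*|_{F_j}\|\to0$ for each $i$; the $x_i^*$ are dense.
\end{proof}

\subsection{From trees to skipped blocks}

The trees produced by games need not be normalized, so we first extend the hypotheses. Put $C_1=C+\|T\|$.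

\begin{lemma}\label{lem:balls}
\begin{enumerate}
\item[(i)] Every infinite weakly null tree in $B_X$ has a branch with $\|\sum_{i\le N}a_iTx_i\|\le C_1\|(a_i)_{i\le N}\|_{U_{\theta_0}}$ for all $N$ and all scalars $a_i$.
\item[(ii)] For $\varepsilon>0$, every weakly null tree of height $N$ in $X$ has a branch with $(\sum\|x_i\|^p)^{1/p}\le C\|\sum x_i\|+\varepsilon$.
\end{enumerate}
\end{lemma}

\begin{proof}
There is a normalized weakly null sequence $(u_m)$ in $X$: take a $\frac12$-separated sequence in $S_X$, pass to a subsequence with weak limit $x$, drop the at most one term within $\frac14$ of $x$, subtract $x$ and normalize.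

(i) Call $\alpha=(m_1,\dots,m_k)$ \emph{good} if $\|x_\alpha\|\ge2^{-k}$. Put $y_\alpha=x_\alpha/\|x_\alpha\|$ for good $\alpha$ and $y_\alpha=u_{m_k}$ otherwise. Since $|x^*(y_\alpha)|\le2^k|x^*(x_\alpha)|+|x^*(u_{m_k})|$, this is a weakly null tree in $S_X$. Take the branch given by (c). The good terms of $\sum a_iTx_i$ sum to $\sum_{i\text{ good}}a_i\|x_i\|Ty_i$, of norm at most $C\|a\|_{U_{\theta_0}}$ by the lattice property. The other terms contribute at most $\|T\|\sum2^{-i}|a_i|\le\|T\|\,\|a\|_{U_{\theta_0}}$.

(ii) Now call $\alpha$ good if $\|x_\alpha\|\ge\varepsilon'=\varepsilon/(N(C+1))$, define $(y_\alpha)$ as before, and take the branch given by the lower estimate. Then $(\sum_{i\text{ good}}\|x_i\|^p)^{1/p}\le C\|\sum_{i\text{ good}}x_i\|\le C\|\sum x_i\|+CN\varepsilon'$, and the other terms add at most $N\varepsilon'$.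
\end{proof}

A tree estimate gives one good branch per tree, while we need estimates for all block sequences. Games bridge the two. In the game $\Gamma$, player S picks a positive integer $k_1$, player P picks $w_1\in V_{00}$ with $\rho(w_1)\le1$ and $\operatorname{supp}_Fw_1\subset(k_1,\infty)$, S picks $k_2>k_1$, P picks $w_2$ with $\rho(w_2)\le1$ and $\operatorname{supp}_Fw_2\subset(k_2,\infty)$, and so on. The move $w_i=0$ is always legal. S wins if $\|\sum_{i\le N}a_iTQw_i\|\le C_1\|(a_i)_{i\le N}\|_{U_{\theta_0}}$ for all $N$ and all scalars $a_i$. For $h\ge2$ the game $\Gamma_h$ has $3h$ rounds, the condition $\rho(w_i)\le1$ is replaced by $\|w_i\|_V\le2\lambda$, and S wins if $(\sum\|Qw_i\|^p)^{1/p}\le C\|\sum Qw_i\|+2^{-h-1}$.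

\begin{lemma}\label{lem:games}
Player S has a winning strategy $\sigma$ in $\Gamma$ and a winning strategy $\sigma_h$ in each $\Gamma_h$.
\end{lemma}

\begin{proof}
If S loses a play of $\Gamma$, the inequality fails for some $N$, and this is decided after $N$ rounds. So the winning set of S is closed and Theorem~\ref{thm:gs} applies. Suppose P has a winning strategy, and let $x_{(k_1,\dots,k_i)}=Qw_i$, where $w_i$ is its answer to $k_1<\dots<k_i$. By Lemma~\ref{lem:null} this is an infinite weakly null tree in $B_X$, and no branch satisfies the estimate of Lemma~\ref{lem:balls}(i), a contradiction. For $\Gamma_h$, a winning strategy of P gives in the same way a weakly null tree of height $3h$ that contradicts Lemma~\ref{lem:balls}(ii) with $\varepsilon=2^{-h-1}$.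
\end{proof}

We regard $\sigma$ and $\sigma_h$ as functions of the earlier moves of P. By compactness, the answers of S to vectors supported in a fixed finite range are bounded once we pass to finite nets. If the next summand of a blocking ends beyond all these answers, any vector that starts after this summand is a legal move. This is why the estimates hold for blocks that skip a summand. Given a blocking $(G_t)$ of $(F_j)$, we say that $w_1,\dots,w_N\in V_{00}$ are \emph{skipped in $J_1,\dots,J_N$} if the $J_i$ are intervals, $\operatorname{supp}_Gw_i\subset J_i$ and $\max J_i+1<\min J_{i+1}$. Put $C_2=C_1+\|T\|$.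

\begin{lemma}\label{lem:G}
There is a blocking $G_t=\bigoplus_{g_{t-1}<j\le g_t}F_j$ with the following properties.
\begin{enumerate}
\item[(G1)] If $b\ge1$, $w_1,w_2\in V_{00}$ have $V$-norm at most $2\lambda$, $\operatorname{supp}_Gw_1\subset[1,b-1]$ and $\operatorname{supp}_Gw_2\subset[b+1,\infty)$, then $\|Qw_1\|\le\|Q(w_1+w_2)\|+2^{-b}$ and $\|Qw_2\|\le2\|Q(w_1+w_2)\|+2^{-b}$.
\item[(G2)] If $h\ge2$, $N\le3h$, and $w_1,\dots,w_N$ are skipped in $J_1,\dots,J_N$ with $h\le J_1$ and $\|w_i\|_V\le2\lambda$, then $(\sum\|Qw_i\|^p)^{1/p}\le C\|\sum Qw_i\|+2^{-h}$.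
\item[(G3)] If $w_1,\dots,w_N$ are skipped in $J_1,\dots,J_N$ with $2\le J_1$ and $\rho(w_i)\le1$, then $\|\sum\alpha_iTQw_i\|\le C_2\|\sum\alpha_ie_{\min J_i}\|_{U_{\theta_0}}$ for all scalars $\alpha_i$.
\end{enumerate}
\end{lemma}

\begin{proof}
For integers $0\le g<g'$ let $F(g,g']=\bigoplus_{g<j\le g'}F_j$. For $l\ge1$ let $\mathcal A_l(g,g']$ be a finite $2^{-l}$-net, for $\rho$, in $\{w\in F(g,g']:\rho(w)\le1\}$. For $h\ge2$ let $\mathcal B_h(g,g']$ be a finite $\eta_h$-net, for $\|\cdot\|_V$, in $\{w\in F(g,g']:\|w\|_V\le2\lambda\}$, where $\eta_h=2^{-h-1}/(3h\lambda(C+1))$. Given $0=g_0<\dots<g_{t-1}$, choose $g_t>g_{t-1}$ such that: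
\begin{enumerate}
\item[($\alpha$)] $g_t\ge\sigma(w_1,\dots,w_i)$ for $0\le i\le t$ and all sequences that are legal against $\sigma$ and whose $l$-th term is $0$ or lies in $\mathcal A_l(g_a,g_b]$ for some $a<b\le t-1$;
\item[($\beta$)] $g_t\ge\sigma_h(w_1,\dots,w_i)$ for $2\le h\le t+1$, $0\le i<3h$ and all sequences that are legal against $\sigma_h$ and whose terms are $0$ or lie in $\mathcal B_h(g_a,g_b]$ for some $a<b\le t-1$;
\item[($\gamma$)] $\|Qw_1\|\le\|Q(w_1+w_2)\|+2^{-t}$ whenever $w_1,w_2\in V_{00}$ have $V$-norm at most $2\lambda$, $\operatorname{supp}_Fw_1\subset[1,g_{t-1}]$ and $\operatorname{supp}_Fw_2\subset(g_t,\infty)$.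
\end{enumerate}
Conditions ($\alpha$) and ($\beta$) are finitely many lower bounds for $g_t$. If ($\gamma$) holds for some value of $g_t$, it holds for all larger values. If it held for none, there would be $w_1^k$ in a fixed compact set and $w_2^k$ supported beyond $k$ with $\|Qw_1^k\|>\|Q(w_1^k+w_2^k)\|+2^{-t}$. Along a subsequence $w_1^k\to w_1$ in norm, and $Q(w_1^k+w_2^k)\to Qw_1$ weakly by Lemma~\ref{lem:null}. Weak lower semicontinuity of the norm gives $\|Qw_1\|\ge\|Qw_1\|+2^{-t}$, which is absurd.

The first inequality in (G1) is ($\gamma$) with $t=b$, and the second follows from $\|Qw_2\|\le\|Q(w_1+w_2)\|+\|Qw_1\|$.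

For (G3) write $J_i=[a_i,b_i]$. The norm $\|\cdot\|_{U_{\theta_0}}$ depends on the positions of the coefficients, so P must play the $i$-th vector in round $a_i$ and fill the other rounds with zeros. Take $w_i'\in\mathcal A_{a_i}(g_{a_i-1},g_{b_i}]$ with $\rho(w_i-w_i')\le2^{-a_i}$, and let P play $w_i'$ in round $a_i$ against $\sigma$. These moves are legal, by induction on $i$. Before round $a_i$, P has made $a_i-1$ moves, and the move in round $l$ is $0$ or, if $l=a_j$ with $j<i$, a point of $\mathcal A_l(g_{a_j-1},g_{b_j}]$ with $b_j\le a_i-2$. By ($\alpha$) with $t=a_i-1\ge1$, the move of S in round $a_i$ is at most $g_{a_i-1}$, so $w_i'$ is legal. Since $\sigma$ wins, $\|\sum\alpha_iTQw_i'\|\le C_1\|\sum\alpha_ie_{a_i}\|_{U_{\theta_0}}$. The error is at most $\|T\|\sum2^{-a_i}|\alpha_i|\le\|T\|\,\|\alpha\|_\infty$, because $\|Q(w_i-w_i')\|\le\rho(w_i-w_i')$.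

For (G2) take $w_i'\in\mathcal B_h(g_{a_i-1},g_{b_i}]$ with $\|w_i-w_i'\|_V\le\eta_h$, and let P play $w_1',\dots,w_N'$ and then zeros against $\sigma_h$. Before round $i$, P has played $i-1<3h$ net points whose ranges end at some $g_{b_j}$ with $b_j\le a_i-2$. Condition ($\beta$) applies with $t=a_i-1\ge1$, since $h\le a_1\le t+1$, and shows that $w_i'$ is legal. As $\|Qw_i-Qw_i'\|\le\lambda\eta_h$,
\[
\Big(\sum\|Qw_i\|^p\Big)^{1/p}\le C\Big\|\sum Qw_i'\Big\|+2^{-h-1}+N\lambda\eta_h\le C\Big\|\sum Qw_i\Big\|+2^{-h-1}+(C+1)N\lambda\eta_h,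
\]
and the last term is at most $2^{-h-1}$.
\end{proof}

\subsection{Cutting and localizing lifts}

Let $v$ be a lift of $x\in B_X$. Two obstacles prevent us from applying (G2) to estimate a tree norm of $v$. The pieces of $v$ are not skipped; we repair this by cutting $v$ at summands where it is small. More seriously, a piece $w$ may be large in $V$ while $Qw$ is small, and then $\rho(w)$ is not controlled by $\|Qw\|$; we repair this by replacing $w$ with an economical approximate lift of $Qw$ that is supported near $w$. A further blocking makes both repairs possible. Put $\varepsilon_j=2^{-j-3}/(\lambda+1)$; then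
\begin{equation}\label{eq:eps}
(\lambda+1)\sum_{j\ge1}\varepsilon_j=\tfrac18,\qquad\sum_{j\ge a}\varepsilon_j\le2^{-a}.
\end{equation}

\begin{lemma}\label{lem:D}
There are $0=\nu_0<\nu_1<\cdots$, with $\nu_i=0$ for $i<0$, such that for all $j\ge1$:
\begin{enumerate}
\item[(D1)] for every $v\in V$ with $\|v\|_V\le\lambda$ there is $t$ with $\nu_{j-1}<t<\nu_j$ and $\|R^G_{\{t\}}v\|_V<\varepsilon_j$;
\item[(D2)] if $\|w\|_V\le2\lambda$, $\operatorname{supp}_Gw\subset(\nu_{j-2},\nu_j]$ and $\|Qw\|\ge\varepsilon_j$, there is $v'\in V_{00}$ with $\operatorname{supp}_Gv'\subset(\nu_{j-3},\nu_{j+1}]$, $\|v'\|_V\le3\lambda\|Qw\|$ and $\|Qv'-Qw\|\le\varepsilon_j$.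
\end{enumerate}
\end{lemma}

\begin{proof}
We impose three requirements on $\nu_i$, each of which holds for all sufficiently large values once $\nu_0,\dots,\nu_{i-1}$ are fixed.

\emph{First requirement: (D1) for $j=i$.} If a value works, so do all larger ones. If none worked, there would be $v_k$ with $\|v_k\|_V\le\lambda$ and $\|R^G_{\{t\}}v_k\|_V\ge\varepsilon_i$ for $\nu_{i-1}<t<k$. A weak limit $v$ of a subsequence would satisfy $\|R^G_{\{t\}}v\|_V\ge\varepsilon_i$ for all $t>\nu_{i-1}$, since $R^G_{\{t\}}$ has finite rank. This contradicts the convergence of the expansion of $v$.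

\emph{Second requirement: every $w\in V_{00}$ with $\|w\|_V\le2\lambda$, $\operatorname{supp}_Gw\subset(\nu_i,\infty)$ and $\|Qw\|\ge\varepsilon_{i+2}$ admits a lift $\tilde v$ of $Qw$ with $\|\tilde v\|_V\le2\lambda\|Qw\|$ and $\|R^G_{[1,\nu_{i-1}]}\tilde v\|_V\le\varepsilon_{i+2}/(4\lambda)$.} Again larger values inherit the property. If no value worked, there would be counterexamples $w_k$ supported beyond $k$. By Lemma~\ref{lem:null} and $\|Qw_k\|\ge\varepsilon_{i+2}$, the sequence $Qw_k/\|Qw_k\|$ is weakly null. Take lifts $v_k$ of its terms with $\|v_k\|_V\le\lambda$ and a subsequence with weak limit $v_\infty$; then $\|v_\infty\|_V\le\lambda$ and $Qv_\infty=0$. The vectors $\|Qw_k\|(v_k-v_\infty)$ are lifts of $Qw_k$ of norm at most $2\lambda\|Qw_k\|$, and they are weakly null along the subsequence because $\|Qw_k\|\le2\lambda^2$. So their projections on $[1,\nu_{i-1}]$ tend to $0$ in norm, a contradiction.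

\emph{Third requirement, for $i=j+1\ge2$.} The set $\mathcal K_j$ of vectors $w$ as in (D2) is compact. Take a finite $\varepsilon_j/(2\lambda)$-net $(w^l)$ in $\mathcal K_j$ and lifts $\tilde v^l$ of $Qw^l$ with $\|\tilde v^l\|_V\le2\lambda\|Qw^l\|$ and $\|R^G_{[1,\nu_{j-3}]}\tilde v^l\|_V\le\varepsilon_j/(4\lambda)$. For $j\ge3$ these come from the second requirement on $\nu_{j-2}$; for $j\le2$ we have $\nu_{j-3}=0$ and the last condition is void. We require $\|\tilde v^l-R^G_{[1,\nu_{j+1}]}\tilde v^l\|_V\le\varepsilon_j/(4\lambda)$ for all $l$.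

To verify (D2), let $w\in\mathcal K_j$ with $\|w-w^l\|_V\le\varepsilon_j/(2\lambda)$ and put $v'=R^G_{(\nu_{j-3},\nu_{j+1}]}\tilde v^l$. Then $\|\tilde v^l-v'\|_V\le\varepsilon_j/(2\lambda)$, so $\|Qv'-Qw\|\le\|Qv'-Qw^l\|+\|Qw^l-Qw\|\le\varepsilon_j$. By bimonotonicity, $\|v'\|_V\le2\lambda\|Qw^l\|\le2\lambda(\|Qw\|+\varepsilon_j/2)\le3\lambda\|Qw\|$.
\end{proof}

Let $D_j=\bigoplus_{\nu_{j-1}<t\le\nu_j}G_t$. From now on Section~\ref{sec:treenorms} is applied to $\mathcal D=V_{00}=\bigoplus D_j$, and $R_I$ without a superscript is $R^D_I$. Put $C_3=16C+32$, fix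
\[
0<\theta\le\min\{\theta_0,1/(2C_3)\},
\]
and define
\[
\Lambda=\rho_{\theta,p},\qquad\Phi=(\Lambda^*)_{\theta,q},\qquad\Psi=\Phi^* .
\]
By Lemmas~\ref{lem:treenorm} and~\ref{lem:dual}, $\Lambda$ has a lower $p$-estimate, $\Lambda^*$ has an upper $q$-estimate, $\Phi$ has both $q$-estimates, and $\Psi$ has both $p$-estimates, all with constant $1/\theta$. Moreover $\|Qv\|\le\rho(v)\le\Lambda(v)$, and $\Phi\ge\Lambda^*$ gives $\Psi\le\Lambda^{**}=\Lambda$. Let $V_\Lambda$ and $V'$ be the completions of $V_{00}$ for $\Lambda$ and $\Psi$. Then $(D_j)$ is a bimonotone asymptotic $\ell_p$ FDD of $V'$; it is shrinking and $V'$ is reflexive by Lemma~\ref{lem:reflexive}; and the norm of $V'^*$ on finitely supported functionals is $\Psi^*=\Phi$.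

\subsection{Lifts bounded in $\Lambda$}

This is the only place where the lower estimate of $X$ is used, through (G2).

\begin{proposition}\label{prop:lift}
There is $K$ such that each $x\in B_X$ admits $v'\in V_{00}$ with $\|x-Qv'\|\le\frac12$ and $\Lambda(v')\le K$. Consequently $Q$ extends to an operator $V_\Lambda\to X$, and every $x\in X$ equals $Qv$ for some $v\in V_\Lambda$ with $\Lambda(v)\le2K\|x\|$.
\end{proposition}

\begin{proof}
\emph{Construction of $v'$.} Let $Qv=x$ with $\|v\|_V\le\lambda$. For $j\ge1$ take $t_j\in(\nu_{j-1},\nu_j)$ from (D1), and put $t_0=0$. Note that $t_j\ge j$. Choose $M$ with $\|v-R^G_{[1,t_M]}v\|_V\le1/(8\lambda)$. Let $v_j=R^G_{(t_{j-1},t_j)}v$ for $j\le M$, where $(t_{j-1},t_j)$ is the set of integers strictly between the two, and let $v_j=0$ for $j>M$. Put $x_j=Qv_j$, and for $1\le c\le d$ put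
\[
w_{[c,d]}=\sum_{j=c}^dv_j,\qquad y_{[c,d]}=Qw_{[c,d]}=\sum_{j=c}^dx_j .
\]
Then $\operatorname{supp}_Gw_{[c,d]}\subset(t_{c-1},t_d)$. For $c\le M$ and $d'=\min(d,M)$ we have $w_{[c,d]}=R^G_{(t_{c-1},t_{d'})}v-\sum_{c\le j<d'}R^G_{\{t_j\}}v$, so $\|w_{[c,d]}\|_V\le\lambda+\sum\varepsilon_j\le2\lambda$. Also $v-\sum v_j=(v-R^G_{[1,t_M]}v)+\sum_{j\le M}R^G_{\{t_j\}}v$, so $\|x-\sum x_j\|\le\frac18+\lambda\sum\varepsilon_j\le\frac14$ by \eqref{eq:eps}.

Since $\operatorname{supp}_Gv_j\subset(\nu_{j-2},\nu_j]$, we can apply (D2) to $v_j$ if $\|x_j\|\ge\varepsilon_j$ and obtain $v_j'$; otherwise put $v_j'=0$. In both cases (see Figure~\ref{fig:supports})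
\begin{equation}\label{eq:vj}
\|v_j'\|_V\le3\lambda\|x_j\|,\qquad\|Qv_j'-x_j\|\le\varepsilon_j,\qquad\operatorname{supp}_Dv_j'\subset[j-2,j+1].
\end{equation}
Let $v'=\sum_{j\le M}v_j'$. Then $\|x-Qv'\|\le\frac14+\sum\varepsilon_j\le\frac12$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[x=2.5cm,y=0.7cm]
\draw (-0.2,0)--(4.2,0);
\foreach \x/\lab in {0/{\nu_{j-3}},1/{\nu_{j-2}},2/{\nu_{j-1}},3/{\nu_j},4/{\nu_{j+1}}}
  {\draw (\x,-0.15)--(\x,0.15); \node[below] at (\x,-0.15) {$\lab$};}
\foreach \x/\lab in {0.5/{D_{j-2}},1.6/{D_{j-1}},2.4/{D_j},3.5/{D_{j+1}}}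
  \node[above] at (\x,0) {$\lab$};
\fill (1.35,0) circle (1.8pt); \node[below] at (1.4,-0.15) {$t_{j-1}$};
\fill (2.65,0) circle (1.8pt); \node[below] at (2.6,-0.15) {$t_j$};
\draw[very thick] (1.4,1.3)--(2.6,1.3); \node[right] at (2.65,1.3) {$v_j$};
\draw[very thick] (0,2.1)--(4,2.1); \node[right] at (4.05,2.1) {$v_j'$};
\end{tikzpicture}
\caption{The line shows the indices of the decomposition $(G_t)$, grouped by the cutoffs $\nu_i$ into the summands $D_i$. The lift $v$ is small at the indices $t_{j-1}$ and $t_j$; the piece $v_j$ lies strictly between them. Its replacement $v_j'$ has almost the same image under $Q$, has norm comparable to that image, and may spread over $D_{j-2},\dots,D_{j+1}$.}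
\label{fig:supports}
\end{figure}

For an interval $I=[a,b]$ let $I^+=[\max(a-1,1),b+2]$; by \eqref{eq:vj}, $R_Iv_j'=0$ for $j\notin I^+$. Put $Y_I=\|y_{I^+}\|$. We show that $Y_I$ controls the value of $\rho$ at a leaf $I$, and that it satisfies a lower estimate from a node to its children. Then we sum over the tree.

\emph{Step 1. If $[c,d]\subset I^+$, then $\|y_{[c,d]}\|\le2Y_I+2^{3-a}$.} Write $I^+=[a^+,e]$, so $a^+\ge a-1$. If $d<e$, apply (G1) to $w_{[a^+,d]}$ and $w_{[d+1,e]}$, which are separated by the index $t_d\ge d\ge a-1$; this gives $\|y_{[a^+,d]}\|\le Y_I+2^{1-a}$, which is also true if $d=e$. If $c>a^+$, apply (G1) to $w_{[a^+,c-1]}$ and $w_{[c,d]}$, separated by $t_{c-1}\ge c-1\ge a-1$; this gives $\|y_{[c,d]}\|\le2\|y_{[a^+,d]}\|+2^{1-a}$, also true if $c=a^+$. Together, $\|y_{[c,d]}\|\le2Y_I+3\cdot2^{1-a}$.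

\emph{Step 2. $\rho(R_Iv')\le K_1(Y_I+2^{-a})$ with $K_1=201\lambda^2$.} By Step 1, $\xi:=\max_{j\in I^+}\|x_j\|\le2Y_I+2^{3-a}$. For any interval $I''$ of $F$-indices, $R^F_{I''}R_I$ is $0$ or $R^F_{I'}$, where $I'$ is an interval of $F$-indices lying within $\bigoplus_{j\in I}D_j$. Let $D_{a'},\dots,D_{b'}$ be the summands that $I'$ meets, so $a\le a'\le b'\le b$. Then $R^F_{I'}v_j'=0$ unless $j\in[a'-1,b'+2]$, and $R^F_{I'}v_j'=v_j'$ if $j\in[a'+3,b'-2]$, because then $\operatorname{supp}_Dv_j'\subset[a'+1,b'-1]$. The remaining $j$ lie in $[a'-1,a'+2]\cup[b'-1,b'+2]$; there are at most $8$ of them, all in $I^+$, and each satisfies $\|QR^F_{I'}v_j'\|\le3\lambda^2\xi$. By \eqref{eq:vj}, \eqref{eq:eps} and Step 1,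
\[
\|QR^F_{I'}v'\|\le\|y_{[a'+3,b'-2]}\|+\sum_{j\ge a}\varepsilon_j+24\lambda^2\xi\le(2+48\lambda^2)Y_I+(9+192\lambda^2)2^{-a},
\]
where the first term is read as $0$ if $a'+3>b'-2$. If $F_i\subset D_k$ with $k\in I$, only the $v_j'$ with $j\in[k-1,k+2]$ contribute to $R^F_{\{i\}}v'$, so $\|R^F_{\{i\}}v'\|_V\le12\lambda\xi\le96\lambda(Y_I+2^{-a})$.

\emph{Step 3. If $I_1<\dots<I_n$ lie in $I$ and $2\le n\le a_1:=\min I_1$, then $(\sum_iY_{I_i}^p)^{1/p}\le C_3(Y_I+2^{-a_1})$.} Note that $I_i^+\subset I^+$. If $a_1=2$, then $n=2$ and $a\in\{1,2\}$, so Step 1 gives $Y_{I_i}\le2Y_I+4$, and the left side is at most $4Y_I+8\le C_3(Y_I+\frac14)$ since $C_3\ge32$.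

Let $a_1\ge3$ and $e=b+2$. All $I_i^+$ lie in $[a_1-1,e]$. If $\min I^+<a_1-1$, cut $w_{I^+}$ at the index $t_{a_1-2}\ge a_1-2$ and use (G1); in any case
\[
\|y_{[a_1-1,e]}\|\le2Y_I+4\cdot2^{-a_1}.
\]
The enlarged intervals $I_i^+$ may overlap, so we split the indices $i$ into residue classes modulo $4$. Since $\min I_{i+4}\ge\max I_i+4$, we have $\min I_{i+4}^+\ge\max I_i+3>\max I_i^+$, so the $I_i^+$ of one class are successive. Together with the complementary intervals they partition $[a_1-1,e]$ into at most $2\lceil n/4\rceil+1\le3(n-1)\le3(a_1-1)$ intervals $[c,d]$. The vectors $w_{[c,d]}$ have $V$-norm at most $2\lambda$ and are skipped in the intervals $[t_{c-1}+1,t_d-1]$. These are nonempty, since $c\ge2$ and $t_{c-1}<\nu_{c-1}<t_c$, and consecutive ones are separated by $t_d$. The first begins at $t_{a_1-2}+1\ge a_1-1$. By (G2) with $h=a_1-1\ge2$, the $\ell_p$-sum of the $Y_{I_i}$ over one class is at most $C\|y_{[a_1-1,e]}\|+2^{1-a_1}$. Adding the four classes gives the bound $8CY_I+(16C+8)2^{-a_1}$.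

\emph{Step 4: summation.} Let $\mathcal T$ be an interval tree and let $S_d$ be the $\ell_p$-sum of $Y_I$ over the nodes $I$ of depth $d$. Nodes of depth $d$ are disjoint, so their minima are distinct, and so are the numbers $a_1$ attached to the non-leaf ones; the $\ell_p$-sum of $2^{-a}$ over distinct positive integers $a$ is at most $1$. Step 3 and Minkowski's inequality give $S_{d+1}\le C_3(S_d+1)$. Since $S_0\le2\lambda^2$ and $C_3\ge2$,
\[
S_d\le C_3^dS_0+C_3+\dots+C_3^d\le C_3^d(2\lambda^2+2).
\]
By Step 2 and Minkowski's inequality, $(\sum_{d(L)=d}\rho(R_Lv')^p)^{1/p}\le K_1(S_d+1)\le K_1C_3^d(2\lambda^2+3)$. The growth $C_3^d$ is absorbed by the weights, since $\theta C_3\le\frac12$: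
\[
\sum_L\theta^{pd(L)}\rho(R_Lv')^p\le\big(K_1(2\lambda^2+3)\big)^p\sum_{d\ge0}2^{-pd}\le2\big(K_1(2\lambda^2+3)\big)^p .
\]
So $K=2K_1(2\lambda^2+3)$ works.

\emph{The consequence.} The map $Q$ extends because $\|Qv\|\le\Lambda(v)$. For $\|x\|\le1$, apply the first assertion repeatedly to the rescaled remainders to find $v^{(k)}\in V_{00}$, $k\ge0$, with $\Lambda(v^{(k)})\le2^{-k}K$ and $\|x-\sum_{l\le k}Qv^{(l)}\|\le2^{-k-1}$. Then $v=\sum_kv^{(k)}\in V_\Lambda$ satisfies $Qv=x$ and $\Lambda(v)\le2K$.
\end{proof}

\subsection{The operator $TQ$ is bounded for $\Psi$}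

This is the only place where (c) is used, through (G3). The definition of $\Phi$ tests a functional on all leaves of a tree at once, with weights $\theta^{d(L)}$, and \eqref{eq:Uholder} shows that such weights are exactly what the $U_\theta$-norm can absorb.

\begin{proposition}\label{prop:bounded}
We have $\|TQv\|\le(2C_2+\|T\|)\Psi(v)$ for $v\in V_{00}$. Hence $TQ$ extends to an operator $\tilde B:V'\to Y$.
\end{proposition}

\begin{proof}
Let $y^*\in B_{Y^*}$, $M\in\mathbb N$ and $f=y^*\circ TQ\circ R_{[1,M]}$. For $v$ supported in $[1,M]$ we have $|y^*(TQv)|=|f(v)|\le\Phi(f)\Psi(v)$, so it suffices to show that $\Phi(f)\le2C_2+\|T\|$.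

Let $\mathcal T$ be an interval tree and $0<\eta<1$. Leaves that miss $[1,M]$ contribute nothing; below, $L$ ranges over the others. Choose $v_L$ with $\operatorname{supp}_Dv_L\subset L\cap[1,M]$, $\Lambda(v_L)\le1$ and $y^*(TQv_L)\ge(1-\eta)\Lambda^*(f\circ R_L)$. Let $\gamma_L\ge0$ with $\sum\gamma_L^p\le1$ and put $\alpha_L=\gamma_L\theta^{d(L)}$. Then
\begin{equation}\label{eq:test}
(1-\eta)\sum_L\gamma_L\theta^{d(L)}\Lambda^*(f\circ R_L)\le\Big\|\sum_L\alpha_LTQv_L\Big\|.
\end{equation}
At most one leaf has $\min L=1$, and it contributes at most $\|T\|$ to the right side, since $\|Qv_L\|\le\Lambda(v_L)\le1$. Enumerate the other leaves as $L_1<L_2<\cdots$ and split them into the odd-numbered and the even-numbered ones. Let $\pi(j)=\nu_{j-1}+1\ge j$ be the first $G$-index in $D_j$, and let $J_L=[\pi(\min L),\nu_{\max L}]$, so that $\operatorname{supp}_Gv_L\subset J_L$ and $\min J_L\ge2$. Since $\max J_{L_i}+1\le\max J_{L_{i+1}}<\min J_{L_{i+2}}$, the vectors of one class are skipped in their intervals $J_L$. Also $\rho(v_L)\le1$. By (G3) and $\theta\le\theta_0$,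 each class contributes at most $C_2\|\sum\alpha_Le_{\pi(\min L)}\|_{U_\theta}$, the sum running over the class.

Replace each node $I$ of $\mathcal T$ by $[\pi(\min I),\pi(\max I)]$. Since $\pi$ is strictly increasing and $\pi(j)\ge j$, the result is an interval tree with the same depths, and the leaf corresponding to $L$ contains $\pi(\min L)$. By \eqref{eq:Uholder}, $\|\sum\alpha_Le_{\pi(\min L)}\|_{U_\theta}\le(\sum\theta^{-pd(L)}\alpha_L^p)^{1/p}=(\sum\gamma_L^p)^{1/p}\le1$. So the right side of \eqref{eq:test} is at most $2C_2+\|T\|$. Take the supremum over $\gamma$, let $\eta\to0$, and take the supremum over $\mathcal T$.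
\end{proof}

\subsection{The quotient $W$}

The map $Q$ is bounded for $\Lambda$, but nothing makes it bounded for $\Psi$. We do not need this: it is enough that $x\mapsto$ (a lift of $x$) becomes a well-defined operator once the lifts of $0$ are factored out. Let $\iota:V_\Lambda\to V'$ extend the identity of $V_{00}$; $\|\iota\|\le1$ because $\Psi\le\Lambda$, and $\tilde B\iota=TQ$ on $V_\Lambda$ by density. Let $\mathcal N$ be the closure in $V'$ of $\iota(\ker Q)$, where $\ker Q\subset V_\Lambda$, let $W=V'/\mathcal N$, and let $\pi_W$ be the quotient map. Define $A:X\to W$ by $Ax=\pi_W\iota v$ for any $v\in V_\Lambda$ with $Qv=x$. Two such $v$ differ by an element of $\ker Q$, so $A$ is well defined and linear, and $\|A\|\le2K$ by Proposition~\ref{prop:lift}. Since $\tilde B\iota v=TQv=0$ for $v\in\ker Q$, the operator $\tilde B$ vanishes on $\mathcal N$ and induces $B:W\to Y$ with $B\pi_W=\tilde B$. Then $BAx=\tilde B\iota v=TQv=Tx$.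

The space $W$ is separable and reflexive, as a quotient of $V'$. It remains to see that it is asymptotic $\ell_p$. The upper estimate passes to $W$ through lifts. The lower estimate comes from the upper $q$-estimate in $W^*=\mathcal N^\perp\subset V'^*$.

\begin{lemma}\label{lem:W}
Every weakly null tree of height $n$ in $S_W$ has a branch with $\frac\theta6\|a\|_p\le\|\sum a_iw_i\|\le\frac5\theta\|a\|_p$ for all scalars $a_i$.
\end{lemma}

\begin{proof}
Let $(w_\alpha)$ be such a tree. For each $\alpha$ choose $v_\alpha\in V'$ with $\pi_Wv_\alpha=w_\alpha$ and $\Psi(v_\alpha)\le2$, and $\varphi_\alpha\in S_{W^*}$ with $\varphi_\alpha(w_\alpha)=1$. These need not be weakly null, so we subtract weak limits. Fix $\beta$ of length less than $n$, possibly empty. By reflexivity there is an infinite set of $m$ along which $v_{(\beta,m)}\to v^\beta$ and $\varphi_{(\beta,m)}\to\varphi^\beta$ weakly. Then $\pi_Wv^\beta$ is the weak limit of $w_{(\beta,m)}$, which is $0$, and $\varphi^\beta\in B_{W^*}$. So along this set: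
\begin{itemize}
\item $\bar v_m=v_{(\beta,m)}-v^\beta$ is weakly null in $V'$, with $\pi_W\bar v_m=w_{(\beta,m)}$ and $\Psi(\bar v_m)\le4$;
\item $\psi_m=\varphi_{(\beta,m)}-\varphi^\beta\in W^*$ is weakly null in $V'^*$, with $\|\psi_m\|\le2$;
\item $\psi_m(w_{(\beta,m)})=1-\varphi^\beta(w_{(\beta,m)})\to1$.
\end{itemize}
Let $\eta=1/(2n)$ and $M_0=n$. We choose $m_1<\dots<m_n$ and $M_1<\dots<M_n$ inductively, writing $w_i,\bar v_i,\psi_i$ for the objects chosen at step $i$ and $E_i=(M_{i-1},M_i]$. At step $i$, with $\beta=(m_1,\dots,m_{i-1})$, we apply Lemma~\ref{lem:hump} to the FDD $(D_j)$ of $V'$ and to the FDD $(D_j^*)$ of $V'^*$, and take $m_i$ large in the infinite set and then $M_i$ large, so that $\Psi(\bar v_i-R_{E_i}\bar v_i)\le\eta$, $\|\psi_i-\psi_i\circ R_{E_i}\|\le\eta$ and $|\psi_i(w_i)-1|\le\eta$. We also arrange $|\psi_i(w_j)|\le\eta$ and $|\psi_j(w_i)|\le\eta$ for $j<i$, which is possible because $(\psi_m)$ and $(w_{(\beta,m)})$ are weakly null.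

Since $n\le E_1<\dots<E_n$, $\Psi(R_{E_i}\bar v_i)\le4$ and $\Phi(\psi_i\circ R_{E_i})\le2$, the upper estimates for $\Psi$ and $\Phi$ give
\[
\Big\|\sum a_iw_i\Big\|\le\Psi\Big(\sum a_i\bar v_i\Big)\le\tfrac4\theta\|a\|_p+n\eta\|a\|_\infty\le\tfrac5\theta\|a\|_p,\qquad\Big\|\sum\gamma_i\psi_i\Big\|\le\tfrac2\theta\|\gamma\|_q+n\eta\|\gamma\|_\infty\le\tfrac3\theta\|\gamma\|_q .
\]
Given $a$, choose $\gamma$ with $\|\gamma\|_q=1$ and $\sum\gamma_ia_i=\|a\|_p$. Since $\|\gamma\|_1\|a\|_1\le n^{1/p}n^{1/q}\|\gamma\|_q\|a\|_p=n\|a\|_p$,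
\[
\tfrac3\theta\Big\|\sum a_jw_j\Big\|\ge\Big|\sum_{i,j}\gamma_ia_j\psi_i(w_j)\Big|\ge\|a\|_p-\eta\|\gamma\|_1\|a\|_1\ge\tfrac12\|a\|_p.\qedhere
\]
\end{proof}

If $\dim W<\infty$, then $W$ embeds in $\ell_p$; otherwise Lemma~\ref{lem:W} and Theorem~\ref{thm:osz} apply. In either case there is an isomorphic embedding $j$ of $W$ in a reflexive space with an asymptotic $\ell_p$ FDD, and $T=(Bj^{-1})(jA)$ factors through the subspace $j(W)$. This proves (c)$\Rightarrow$(a) and, with Proposition~\ref{prop:bc}, completes the proof of Theorem~\ref{thm:char}.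

\begin{thebibliography}{9}

\bibitem{GS} Gale and Stewart, 1953.

\bibitem{OSZ} Odell, Schlumprecht and Zs\'ak, \emph{On the structure of asymptotic $\ell_p$ spaces}, Quart. J. Math. 59 (2008).

\bibitem{problems} \emph{Open problems raised during the Workshop in Analysis and Probability}, \texttt{http://www.math.tamu.edu/conferences/linanalysis/problems08}.

\bibitem{Z} Zippin, Trans. AMS 310 (1988).

\end{thebibliography}
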